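# A uniform algebra whose Apostol algebra is the disc algebra

## Theorems A and B: each $R(K)$ occurs as an Apostol algebra

**Theorem A.** There are a unital uniform algebra $\mathcal A$ on a compact metrizable space $X$ and a continuous surjection $\pi:X\to\overline{\mathbb D}$ with
$$\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{f\circ\pi: f\in A(\overline{\mathbb D})\}.$$
In particular $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ is not regular.

**Theorem B.** Let $K\subset\mathbb C$ be nonempty and compact.

1. There are a unital uniform algebra $\mathcal A_K$ on a compact metrizable space $X$ and a continuous surjection $\pi:X\to K$, $\pi\in\mathcal A_K$, with $\sigma(\pi)=K$ and $\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)=\{f\circ \pi:f\in R(K)\}\cong R(K)$ isometrically. So this Apostol algebra is regular if and only if $R(K)$ is regular.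
2. Every regular subalgebra of $\mathcal A_K$ is contained in $\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$. For $K=\overline{\mathbb D}$, every regular subalgebra of $\mathcal A_K$ is contained in $\mathbb C1$.
3. If $\mathcal A$ is any unital uniform algebra, $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$ and $\sigma(a)=K$, then $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ contains $\{f(a):f\in R(K)\}\cong R(K)$. (So $\mathcal A_K$ realizes the smallest possible Apostol algebra.)
4. The following are equivalent: (i) $R(K)$ is regular; (ii) for every unital uniform algebra $\mathcal A$, every $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$ with $\sigma(a)=K$ lies in a closed regular subalgebra of $\mathcal A$ containing $1$.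

Here is the question that these theorems answer. Take a commutative Banach algebra $\mathcal A$ and collect the elements $a$ whose multiplication operator $x\mapsto ax$ can be cut into two pieces with spectrum in prescribed overlapping regions. These elements form a subalgebra, the Apostol algebra. Being cut up spectrally sounds like having many functions that separate things. So we ask: does the Apostol algebra, as an algebra in its own right, always contain enough elements to separate a character from a closed set of characters? Theorem A says no: the Apostol algebra can be a copy of the disc algebra, in which a function vanishing on a small disc vanishes everywhere. The question is taken from "Multiplication operators on Banach modules over spectrally separable algebras" (https://virascience.com/paper/multiplication-operators-on-banach-modules-over-spectrally-separable-algebras), and it is stated in the literature as open. The example is unital, semisimple and separable.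

Theorem B says what happens when the disc is replaced by a compact set $K$. One decomposable element with spectrum $K$ forces a copy of $R(K)$ into the Apostol algebra (part 3), and one can arrange that nothing else is there (part 1). We now make every word precise.

## Decomposable operators, regular algebras, and $R(K)$

All algebras are complex. For $a$ in a commutative Banach algebra $\mathcal A$ write $L_ax=ax$.

**Definition (decomposable operator).** A bounded operator $T$ on a Banach space $E$ is decomposable if for every open cover $\{U,V\}$ of $\mathbb C$ there are closed $T$-invariant subspaces $Y,Z\subseteq E$ with $Y+Z=E$, $\sigma(T|_Y)\subseteq U$ and $\sigma(T|_Z)\subseteq V$.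

For example, every matrix is decomposable: let $Y$ be the sum of the generalized eigenspaces for eigenvalues in $U$, and $Z$ the same for $V$. The sum $Y+Z$ need not be direct. The operator on $\{0\}$ has empty spectrum.

**Definition (Apostol algebra).** $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{a\in\mathcal A: L_a\text{ is decomposable on }\mathcal A\}$.

This is a subalgebra of $\mathcal A$. We shall not use this fact: in our example the set is computed outright. Constants always belong to it when $\mathcal A$ is unital: if $\lambda\in U$, take $Y=\mathcal A$, $Z=\{0\}$ for $L_{\lambda 1}$.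

**Definition (regular algebra).** For a commutative algebra $\mathcal B$, let $\Delta(\mathcal B)$ be the set of nonzero multiplicative linear functionals on $\mathcal B$, with the topology of pointwise convergence on $\mathcal B$ (the Gelfand topology, which is Hausdorff). $\mathcal B$ is regular if for every closed $F\subseteq\Delta(\mathcal B)$ and every $\varphi\in\Delta(\mathcal B)\setminus F$ there is $b\in\mathcal B$ with $\varphi(b)\ne0$ and $\psi(b)=0$ for all $\psi\in F$.

No norm occurs in this definition, so regularity is preserved by algebra isomorphisms, and it makes sense for subalgebras that are neither closed nor unital. Example: $C(X)$, with $X$ compact Hausdorff, is regular, because its characters are the point evaluations and Urysohn's lemma supplies $b$. Non-example: the disc algebra, as we check when proving Theorem A.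

**Definition (uniform algebra).** A unital uniform algebra is a closed unital subalgebra of $C(X)$, $X$ compact Hausdorff, with the supremum norm.

There $\|a^n\|=\|a\|^n$, so the norm of an element equals its spectral radius. Also $a(X)\subset\sigma(a)$, because $a-a(x)$ vanishes at $x$.

**Definition ($R(K)$).** For $K\subset\mathbb C$ nonempty compact, $R(K)\subset C(K)$ is the uniform closure on $K$ of the rational functions with poles off $K$.

Examples. If $K$ is a point, $R(K)=\mathbb C$. If $K=[0,1]$, then $R(K)=C([0,1])$ by Weierstrass. If $K=\overline{\mathbb D}$, then $R(K)=A(\overline{\mathbb D})$, the disc algebra of continuous functions on $\overline{\mathbb D}$ holomorphic in $\mathbb D$. Indeed uniform limits of rational functions with poles off $\overline{\mathbb D}$ are in $A(\overline{\mathbb D})$; conversely, for $f\in A(\overline{\mathbb D})$ the functions $f(\rho z)$ tend to $f$ uniformly as $\rho\uparrow1$, and each is a uniform limit on $\overline{\mathbb D}$ of its Taylor polynomials.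

Further notation: $M(K)$ is the space of complex Borel measures on $K$, $dA$ is area measure, $\bar\partial=\partial/\partial\bar z$, and $D(p,r)$, $\overline D(p,r)$ are open and closed discs. Since $\pi$ will always be a map, we write $\varpi=3.14\ldots$ for the number.

## Two Apostol algebras computed by hand: $C(X)$ and the disc algebra

**Example 1: $\mathcal A=C(X)$.** Here $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\mathcal A$, a regular algebra. Let $a\in C(X)$ and let $\{U,V\}$ be an open cover of $\mathbb C$. For closed $F\subset\mathbb C$ put $\delta_F(z)=\min(1,\operatorname{dist}(z,F))$, with $\delta_\emptyset=1$. The function $\delta_{\mathbb C\setminus U}+\delta_{\mathbb C\setminus V}$ is continuous and positive, so it is $\ge m>0$ on the compact set $a(X)$. Put $p=\max(\delta_{\mathbb C\setminus U}-m/3,0)$ and $q=\max(\delta_{\mathbb C\setminus V}-m/3,0)$. At each point of $a(X)$ one of the two $\delta$'s is at least $m/2$, so $p+q>0$ on $a(X)$. Let $Y$ be the set of $y\in C(X)$ vanishing wherever $p\circ a=0$, and $Z$ the same with $q$. These are closed ideals, and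
$$g=g\,\frac{p\circ a}{p\circ a+q\circ a}+g\,\frac{q\circ a}{p\circ a+q\circ a}$$
shows $Y+Z=C(X)$. The set $F=\{\delta_{\mathbb C\setminus U}\ge m/3\}$ is a closed subset of $U$, and every $y\in Y$ vanishes on $\{a\notin F\}$. If $\lambda\notin F$, define $Sy=y/(a-\lambda)$ on the open set $\{a\neq\lambda\}$ and $Sy=0$ on the open set $\{a\notin F\}$. These sets cover $X$ and the definitions agree on the overlap, so $Sy\in Y$. Clearly $S$ inverts $(L_a-\lambda)|_Y$ (a bounded bijection of a Banach space has a bounded inverse). So $\sigma(L_a|_Y)\subset F\subset U$, and likewise for $Z$.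

**Example 2: $\mathcal A=A(\overline{\mathbb D})$.** Here $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\mathbb C1$, which is again regular. The reason is rigidity along a holomorphic disc. We prove it as a lemma, because this lemma is half of the whole construction.

**Lemma 1 (holomorphic discs).** Let $\mathcal A\subset C(X)$ be a unital uniform algebra, $D\subset\mathbb C$ an open disc, and $d:D\to X$ a continuous map such that $g\circ d$ is holomorphic for every $g\in\mathcal A$.

1. If $h\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$, then $h\circ d$ is constant.
2. If $C\subset\mathcal A$ is a regular subalgebra (not assumed closed or unital) and $c\in C$, then $c\circ d$ is constant.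

*Proof of 1.* Let $q=h\circ d$ and suppose it is not constant. Pick $p_1\neq p_2$ in its range and $r$ with $0<2r<|p_1-p_2|$. Use the cover $U=\mathbb C\setminus\overline D(p_1,r)$, $V=D(p_1,2r)$, and take $Y,Z$ for $L_h$. If $y\in Y$ and $\lambda\notin U$, then $L_h-\lambda$ is invertible on $Y$, so $y=(h-\lambda)y'$ with $y'\in Y$; hence $y(d(\zeta))=0$ whenever $q(\zeta)=\lambda$. Thus $y\circ d$ vanishes on $q^{-1}(D(p_1,r))$, which is open and nonempty, and so $y\circ d\equiv0$ by the identity theorem. In the same way, for $x\in Z$ the function $x\circ d$ vanishes on $q^{-1}(\mathbb C\setminus\overline D(p_1,2r))$, which is open, and nonempty because $p_2$ is a value of $q$; so $x\circ d\equiv0$. But $1\in Y+Z$, a contradiction.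

*Proof of 2.* Suppose $c\circ d$ is not constant. Its range is then open, so there are $\zeta_1,\zeta_2\in D$ with $c(d(\zeta_1))$, $c(d(\zeta_2))$ distinct and nonzero. Let $E\subset D$ be a closed disc of positive radius about $\zeta_1$ on which $c\circ d$ avoids $0$ and $c(d(\zeta_2))$. For $\zeta\in E\cup\{\zeta_2\}$ the evaluation $b\mapsto b(d(\zeta))$ on $C$ is multiplicative and nonzero (it is nonzero on $c$), so it lies in $\Delta(C)$. The evaluations with $\zeta\in E$ form a set $F$ that is a continuous image of $E$, hence compact, hence closed. It does not contain the evaluation at $d(\zeta_2)$, as $c$ distinguishes them. By regularity there is $b\in C$ with $b\circ d=0$ on $E$ and $b(d(\zeta_2))\neq0$. This contradicts the identity theorem for $b\circ d$. $\square$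

Example 2 follows with $X=\overline{\mathbb D}$, $D=\mathbb D$ and $d$ the inclusion: a decomposable $h$ is constant on $\mathbb D$, hence on $\overline{\mathbb D}$.

## What the splitting $1=y+z$ gives, and what it does not

A sensible first attempt is to prove that the Apostol algebra is regular, by extracting separating functions from decomposability. Let $\mathcal A\subset C(X)$ be a unital uniform algebra, $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$, and $F_1,F_2\subset\mathbb C$ disjoint closed sets. Use the cover $U=\mathbb C\setminus F_2$, $V=\mathbb C\setminus F_1$ and write $1=y+z$ with $y\in Y$, $z\in Z$. As in the proof of Lemma 1, for $\lambda\in F_2$ we have $y=(a-\lambda)y'$, so $y=0$ on $\{a\in F_2\}$; likewise $z=0$ on $\{a\in F_1\}$. So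
$$y=1\ \text{on}\ \{a\in F_1\},\qquad y=0\ \text{on}\ \{a\in F_2\}.$$
This is the separation that regularity asks for, with one defect. The function $y$ lies in $\mathcal A$, while regularity of the Apostol algebra needs a separating function in $\mathrm{Dec}_{\mathcal A}(\mathcal A)$. Nothing makes $L_y$ decomposable: $y$ was an arbitrary element of a subspace $Y$ that was only required to be invariant under $L_a$. The attempt stops here.

The defect tells us how to build a counterexample. A separating function $w$ must exist in $\mathcal A$ for each pair of separated regions. We make it free in the gap between the regions: over each point of the gap, $w$ runs through a whole disc on which all elements of $\mathcal A$ are holomorphic. Then Lemma 1 excludes $w$ from the Apostol algebra, and it forces every decomposable element to be a function of the base coordinate alone. The remaining task is to see that $\mathcal A$ contains few functions of the base coordinate. That is the hard part.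

## Decomposability passes from $a$ to $f(a)$

The purpose of this section is Theorem B(3). Let $\mathcal A\subset C(X)$ be a unital uniform algebra, $a\in\mathcal A$ and $K=\sigma(a)$. If $r$ is rational with poles off $K$, then $r(a)\in\mathcal A$, and since $\sigma(r(a))=r(K)$ and norm equals spectral radius, $\|r(a)\|=\sup_K|r|$. So $r\mapsto r(a)$ extends to an isometric homomorphism $R(K)\to\mathcal A$, written $f\mapsto f(a)$.

**Lemma 2.** If $L_a$ is decomposable on $\mathcal A$ and $f\in R(K)$, then $L_{f(a)}$ is decomposable on $\mathcal A$.

*Proof.* Let $\{U,V\}$ be an open cover of $\mathbb C$.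

**Step 1: pull the cover back.** The sets $K_1=\{z\in K:f(z)\notin V\}$ and $K_2=\{z\in K:f(z)\notin U\}$ are compact, and disjoint because $U\cup V=\mathbb C$. So $\{\mathbb C\setminus K_2,\mathbb C\setminus K_1\}$ is an open cover of $\mathbb C$. Choose closed $L_a$-invariant $Y,Z$ with $Y+Z=\mathcal A$, $\sigma(L_a|_Y)\subset\mathbb C\setminus K_2$ and $\sigma(L_a|_Z)\subset\mathbb C\setminus K_1$.

**Step 2: replace $Y$ and $Z$ by closed ideals.** This is needed because $Y$ is only known to be invariant under $L_a$, and nothing says that $L_{f(a)}$ maps $Y$ into itself. We claim that there is a closed ideal $Y'\supset Y$ with $\sigma(L_a|_{Y'})\subset K\setminus K_2$. If $Y=\{0\}$, take $Y'=\{0\}$. Otherwise put $E=\sigma(L_a|_Y)$, a nonempty compact set, let $Y_0'$ be the linear span of $\mathcal A\cdot Y$, and let $Y'=\overline{Y_0'}$, a closed ideal, which contains $Y$ because $1\in\mathcal A$.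

For $\lambda\notin E$ let $T_\lambda=(L_a|_Y-\lambda)^{-1}:Y\to Y$, so that $y=(a-\lambda)T_\lambda y$ for $y\in Y$. If $a(x)\notin E$, taking $\lambda=a(x)$ gives $y(x)=0$. So all elements of $Y$, and hence of $Y_0'$, vanish on $\{a\notin E\}$.

Fix $\lambda\notin E$. For $h=\sum g_iy_i\in Y_0'$ with $g_i\in\mathcal A$, $y_i\in Y$, put $Sh=\sum g_iT_\lambda y_i\in Y_0'$. As a function, $Sh$ is $0$ on $\{a\notin E\}$ and equals $h/(a-\lambda)$ on $\{a\in E\}$. So $Sh$ depends only on $h$ and not on how $h$ is written, $S$ is linear, and $\|Sh\|\le\operatorname{dist}(\lambda,E)^{-1}\|h\|$. The same description gives $S(a-\lambda)h=(a-\lambda)Sh=h$. Extending $S$ by continuity to $Y'$, we obtain an inverse of $(L_a-\lambda)|_{Y'}$. If instead $\lambda\notin K$, then $(a-\lambda)^{-1}\in\mathcal A$, and multiplication by it maps the ideal $Y'$ into itself and inverts $(L_a-\lambda)|_{Y'}$. Hence $\sigma(L_a|_{Y'})\subset K\cap E\subset K\setminus K_2$.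

In the same way there is a closed ideal $Z'\supset Z$ with $\sigma(L_a|_{Z'})\subset K\setminus K_1$. Clearly $Y'+Z'=\mathcal A$.

**Step 3: find the spectrum of $L_{f(a)}$ on the ideals.** If $Y'=\{0\}$ the spectrum is empty. Otherwise the operators $L_g|_{Y'}$, $g\in\mathcal A$, commute; let $\mathcal M$ be a maximal commutative subalgebra of the algebra $\mathcal L(Y')$ of bounded operators that contains them all. By maximality $\mathcal M$ is closed, unital, and contains the inverse of each of its elements that is invertible in $\mathcal L(Y')$ (such an inverse commutes with $\mathcal M$). So spectra in $\mathcal M$ and in $\mathcal L(Y')$ agree, and the spectrum of an element of $\mathcal M$ is the set of values of the characters of $\mathcal M$ on it. Let $\varphi$ be a character of $\mathcal M$ and $\zeta=\varphi(L_a|_{Y'})$; then $\zeta\in\sigma(L_a|_{Y'})\subset K\setminus K_2$. Let $r_n$ be rational with poles off $K$ and $r_n\to f$ uniformly on $K$. Since $\zeta\in K$, $\varphi(L_{r_n(a)}|_{Y'})=r_n(\zeta)$. Also $L_{r_n(a)}\to L_{f(a)}$ in norm. So $\varphi(L_{f(a)}|_{Y'})=f(\zeta)$, and $f(\zeta)\in U$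 because $\zeta\notin K_2$. Thus $\sigma(L_{f(a)}|_{Y'})\subset U$, and likewise $\sigma(L_{f(a)}|_{Z'})\subset V$. $\square$

With the isometry $f\mapsto f(a)$, this proves Theorem B(3).

## A space fibred by discs over $K$

Fix a nonempty compact $K\subset\mathbb C$.

**Step 1: countably many pairs suffice to separate.** Let $(P_j,Q_j)_{j\ge1}$ enumerate all pairs of finite, possibly empty, unions of open discs with rational centres and radii such that $\overline{P_j}\cap\overline{Q_j}=\emptyset$. Then
$$\text{if }K_1,K_2\subset\mathbb C\text{ are disjoint compact sets, there is }j\text{ with }K_1\subset P_j,\ K_2\subset Q_j.\tag{1}$$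
Indeed let $\delta=\operatorname{dist}(K_1,K_2)>0$, or $\delta=1$ if one of them is empty. Cover each $K_i$ by finitely many rational discs of radius $<\delta/5$ that meet $K_i$. The closures of the two unions lie within distance $2\delta/5$ of $K_1$ and $K_2$ respectively, so they are disjoint.

Choose $\chi_j\in C^\infty(\mathbb C)$ with $\chi_j=0$ on a neighbourhood of $\overline{P_j}$ and $\chi_j=1$ on a neighbourhood of $\overline{Q_j}$. Put $\Omega_j=K\setminus(P_j\cup Q_j)$, a compact set: the gap.

**Step 2: the space.** Let radii $R_j\ge2$ be given; they will be chosen later. Let $X$ be the set of all $(z,(w_j)_j)\in K\times\prod_j\overline D(0,R_j)$ such that, for all $j$, $w_j=0$ if $z\in P_j$ and $w_j=1$ if $z\in Q_j$. Since $P_j,Q_j$ are open, these conditions are closed: if $(z^{(n)},w^{(n)})\to(z,w)$ and $z\in P_j$, then $z^{(n)}\in P_j$ eventually, so $w_j=\lim w_j^{(n)}=0$. So $X$ is compact and metrizable. Put $\pi(z,w)=z$. The fibre over $z$ is $\prod_jW_j(z)$ with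
$$W_j(z)=\{0\},\quad\{1\},\quad\overline D(0,R_j)\qquad\text{according as}\qquad z\in P_j,\quad z\in Q_j,\quad z\in\Omega_j,$$
so $\pi$ maps onto $K$. Let $X_n$ be the image of $X$ in the coordinates $(z,w_1,\dots,w_n)$, with projection $\pi_n:X_n\to K$, and $X_0=K$. Then $X_{n+1}=\{(x,w):x\in X_n,\ w\in W_{n+1}(\pi_n(x))\}$.

**Step 3: the algebra.** Let $A^{(n)}$ be the algebra generated by the functions

* $r_0(z)$, with $r_0$ rational with poles off $K$;
* $w_jr(z)$, $j\le n$, with $r$ rational with poles in $P_j\cup(\mathbb C\setminus K)$, the function being understood as $0$ over $P_j$;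
* $(1-w_j)s(z)$, $j\le n$, with $s$ rational with poles in $Q_j\cup(\mathbb C\setminus K)$, the function being understood as $0$ over $Q_j$.

The poles of $r$ in $P_j$ are allowed because $w_j$ vanishes over $P_j$; the next section shows why we want them. The generators are continuous on $X$. For instance, $w_jr$ is $0$ on the open set $\pi^{-1}(P_j)$ and given by a continuous formula on the open set where $\pi$ is not a pole of $r$; a pole of $r$ in $K$ lies in $P_j$, so the two sets cover $X$, and on the overlap both definitions give $0$. Elements of $A^{(n)}$ depend only on the coordinates of $X_n$, and we also regard them as continuous functions on $X_n$. Let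
$$\mathcal A=\overline{\textstyle\bigcup_nA^{(n)}}\subset C(X).$$
This is a unital uniform algebra, and it separates points because $\pi,w_j\in\mathcal A$. If $\lambda\notin K$ then $(\pi-\lambda)^{-1}\in\mathcal A$, and if $\lambda\in K$ then $\pi-\lambda$ has a zero; so $\sigma(\pi)=K$. For $f\in R(K)$ we have $f(\pi)=f\circ\pi$.

Example: let $K=\{z_0\}$. Each $w_j$ is then constant or a free variable in $\overline D(0,R_j)$, and $\mathcal A$ is the closure of the polynomials in the free variables. By Lemma 1 a decomposable element is constant in each free variable separately, and we shall see below that it is therefore constant, in agreement with $R(K)=\mathbb C$.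

## The base coordinate is decomposable

**Proposition 3.** For any radii $R_j\ge2$ and every $f\in R(K)$, $f\circ\pi\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$.

*Proof.* By Lemma 2, applied with $a=\pi$, it suffices to show that $L_\pi$ is decomposable. Let $\{U,V\}$ be an open cover of $\mathbb C$. The compact sets $K\setminus V$ and $K\setminus U$ are disjoint, so by (1) there is $j$ with $K\setminus V\subset P_j$ and $K\setminus U\subset Q_j$.

Let $Z_0$ be the ideal of $\mathcal A$ generated by all the functions $w_jr$ from the list above, for this $j$, and $Y_0$ the ideal generated by all $(1-w_j)s$. Put $Z=\overline{Z_0}$ and $Y=\overline{Y_0}$. Since $g=w_jg+(1-w_j)g$, $Y+Z=\mathcal A$. We claim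
$$\sigma(L_\pi|_Z)\subset K\setminus P_j\subset V,\qquad\sigma(L_\pi|_Y)\subset K\setminus Q_j\subset U.$$
For $\lambda\notin K$, multiplication by $(\pi-\lambda)^{-1}\in\mathcal A$ inverts $L_\pi-\lambda$ on the ideal $Z$. Let $\lambda\in P_j$. For $h=\sum_i w_jr_if_i\in Z_0$, with $f_i\in\mathcal A$, put
$$Sh=\sum_i w_j\frac{r_i}{z-\lambda}f_i .$$
This lies in $Z_0$, because $r_i/(z-\lambda)$ still has its poles in $P_j\cup(\mathbb C\setminus K)$; here the extra generators pay off. As a function, $Sh$ is $0$ over $P_j$ and equals $h/(\pi-\lambda)$ elsewhere. So $S$ is well defined and linear, with $\|Sh\|\le\operatorname{dist}(\lambda,\mathbb C\setminus P_j)^{-1}\|h\|$. Since $h=0$ over $P_j$, also $S(\pi-\lambda)h=(\pi-\lambda)Sh=h$ on $Z_0$. Extending $S$ by continuity to $Z$ gives an inverse of $(L_\pi-\lambda)|_Z$. The argument for $Y$ is the same, with $Q_j$, $1-w_j$, $s$ in place of $P_j$, $w_j$, $r$. $\square$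

## Decomposable elements are functions of the base coordinate

Fix $z_0\in K$, an index $j$ with $z_0\in\Omega_j$, and admissible values of all other coordinates. For $\zeta\in D(0,R_j)$ let $d(\zeta)\in X$ be the point over $z_0$ with these coordinates and $w_j=\zeta$. We call $d$ a coordinate disc. For each generator $g$, $g\circ d$ is a polynomial in $\zeta$: either $g$ vanishes over $z_0$ by convention, or its rational factor is finite at $z_0$. Sums, products and uniform limits are then holomorphic, so $g\circ d$ is holomorphic for all $g\in\mathcal A$, and Lemma 1 applies to $d$.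

**Proposition 4.** For any radii $R_j\ge2$:
$$\text{if }c\in\mathcal A\text{ and }c\circ d\text{ is constant for every coordinate disc }d,\text{ then }c=f\circ\pi\text{ with }f\in C(K);\tag{2}$$
$$\{f\circ\pi:f\in R(K)\}\subset\mathrm{Dec}_{\mathcal A}(\mathcal A)\subset\{f\circ\pi\in\mathcal A:f\in C(K)\}.\tag{3}$$

*Proof.* Let $c$ be as in (2). By continuity $c$ is constant on each closed coordinate disc $|w_j|\le R_j$. So $c$ does not change when one coordinate is changed within a fibre, and hence not when finitely many are changed. If $x,y$ lie in the same fibre, let $x^{(n)}$ be $x$ with $w_1,\dots,w_n$ replaced by those of $y$. The fibre is a product, so $x^{(n)}$ lies in it; $c(x^{(n)})=c(x)$ and $x^{(n)}\to y$, so $c(x)=c(y)$. Thus $c=f\circ\pi$ for a function $f$ on $K$. As $\pi$ is a continuous surjection of compact Hausdorff spaces, it is a quotient map, so $f$ is continuous. This is (2). The first inclusion in (3) is Proposition 3; the second follows from Lemma 1(1) and (2). $\square$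

So only one thing is left for Theorem B(1): the radii must be chosen so that $f\in C(K)$ and $f\circ\pi\in\mathcal A$ imply $f\in R(K)$.

## Lifting an annihilating measure: averaging fails, and $1/(w-1)$ repairs it

By Hahn–Banach, $f\in R(K)$ if and only if $\int f\,d\mu=0$ for every $\mu\in M(K)$ with $\mu\perp R(K)$. So given such a $\mu$, we look for measures $\nu$ on $X_n$ that annihilate $A^{(n)}$ and have push-forward $\mu$ under $\pi_n$. If their norms stay bounded by $C$, then $\|f\circ\pi-g\|<\varepsilon$ with $g\in A^{(n)}$ gives $|\int f\,d\mu|=|\int (f\circ\pi_n-g)\,d\nu|\le C\varepsilon$, which is what we want.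

Consider a single pair $P,Q$ with variable $w$ and radius $R$, and write $\langle\,\cdot\,\rangle$ for the mean over the circle $|w|=R$. The obvious lift of $\mu$ places $\mu$ at $w=0$ over $P$, at $w=1$ over $Q$, and averages over the circle over $\Omega$:
$$g\mapsto\int_Pg(z,0)\,d\mu+\int_Qg(z,1)\,d\mu+\int_\Omega\langle g(z,\cdot)\rangle\,d\mu .$$
It pushes forward to $\mu$, and has norm $\|\mu\|$. But on $g=w^kr$, $k\ge1$, it gives $\int_Qr\,d\mu$, since $\langle w^k\rangle=0$, and this need not vanish. Concretely, take $K=\overline{\mathbb D}$, $\mu=dz$ on the unit circle (which annihilates $A(\overline{\mathbb D})$ by Cauchy), $Q=D(1,\frac12)$, $P=D(-1,\frac12)$ and $r=1$. The part of the circle in $Q$ is an arc from $e^{-i\alpha}$ to $e^{i\alpha}$ with $\sin(\alpha/2)=\frac14$, and $\int_Q dz=2i\sin\alpha\neq0$. Cutting $\mu$ off sharply at the edge of $Q$ destroys the annihilation.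

We need a correction over $\Omega$ that does not see functions of $z$, and that acts in the same way on $w^kr$ for all $k\ge1$. So we want a kernel $\kappa(w)$ with $\langle\kappa\rangle=0$ and $\langle w^k\kappa\rangle=1$ for $k\ge1$. Such a kernel is $\kappa=\sum_{i\ge1}w^{-i}=\frac1{w-1}$. Its size on the circle is at most $1/(R-1)$, small when $R$ is large. Add the term $\int_\Omega\langle g(z,\cdot)\kappa\rangle\,d\sigma$ with a measure $\sigma$ on $\Omega$. Then the value on $w^kr$ becomes $\int r\,d\mu_Q$ with $\mu_Q=\mu|_Q+\sigma$, and the value on $(1-w)^ls$ becomes $\int_{P\cup\Omega}s\,d\mu-\int_\Omega s\,d\sigma=\int s\,d(\mu-\mu_Q)$, because $\langle(1-w)^l\rangle=1$ and $\langle(1-w)^l\kappa\rangle=-\langle(1-w)^{l-1}\rangle=-1$. So we need to split $\mu=\mu_Q+(\mu-\mu_Q)$, where the first piece avoids $P$, agrees with $\mu$ on $Q$, and annihilates the functions $r$, and the second piece annihilates the functions $s$. For $\mu=dz$ such a splitting comes from Green's formula: with $\chi=0$ near $\overline P$ and $\chi=1$ near $\overline Q$, replace the sharp cut-off by $\chi\,dz$, and subtract $2i\,\bar\partial\chi\,dA$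 on the disc. The price for the correction is $\|\sigma\|/(R-1)$.

For the next pair, the new measure must be split again, and so must the pieces. Therefore we carry along a whole family of measures, indexed by smooth cut-off functions.

## Admissible families, and a recursion for the lifted measures

**Definition (admissible family).** An admissible family is a linear map $N:C^\infty(\mathbb C)\to M(K)$ such that

* (L) if $\varphi=\psi$ on an open set $O$, then $N(\varphi)=N(\psi)$ on Borel subsets of $K\cap O$;
* (H) $\int h\,dN(\varphi)=0$ whenever $h$ is holomorphic on a neighbourhood of $K\cap\operatorname{supp}\varphi$.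

Taking $\psi=0$ and $O=\mathbb C\setminus\operatorname{supp}\varphi$ in (L), we see that $N(\varphi)$ is carried by $K\cap\operatorname{supp}\varphi$; so the integral in (H) makes sense.

**Example 3 (circles).** Suppose $\overline D(c,\rho)\subset K$, and let
$$N(\varphi)=\varphi\,dz\big|_{|z-c|=\rho}-2i\,\bar\partial\varphi\,dA\big|_{D(c,\rho)} .$$
(L) is clear. For (H), let $h$ be holomorphic on an open $W\supset K\cap\operatorname{supp}\varphi$. The function equal to $h\varphi$ on $W$ and to $0$ off $\operatorname{supp}\varphi$ is smooth on the open set $W\cup(\mathbb C\setminus\operatorname{supp}\varphi)\supset K$, and Green's formula gives $\int_{|z-c|=\rho}h\varphi\,dz=2i\int_{D(c,\rho)}\bar\partial(h\varphi)\,dA=2i\int_{D(c,\rho)}h\,\bar\partial\varphi\,dA$. Note $N(1)=dz$ on the circle.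

**Proposition 5.** Let $N_1,N_2,\dots$ be admissible families. The $R_j\ge2$ can be chosen so that $f\in C(K)$, $f\circ\pi\in\mathcal A$ imply $\int f\,dN_i(1)=0$ for all $i$.

The proof occupies the rest of this section. Steps 1 to 5 deal with one admissible family $N$ and arbitrary radii $R_j\ge2$.

**Step 1: define the lifted measures.** This makes the heuristic above into a recursion. Put $\nu_0=N$. Let $\nu_n$ be a given linear map from $C^\infty(\mathbb C)$ to the complex Borel measures on $X_n$. Write $P,Q,\Omega,\chi,R$ for the objects with index $n+1$, and for a bounded Borel function $g$ on $X_{n+1}$ and $x\in X_n$ with $\pi_n(x)\in\Omega$ write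
$$\langle g(x,w)\rangle=\int_0^1g(x,Re^{2\varpi it})\,dt .$$
Define
$$\begin{aligned}\int g\,d\nu_{n+1}(\varphi)=&\int_{\pi_n\in P}g(x,0)\,d\nu_n(\varphi)+\int_{\pi_n\in Q}g(x,1)\,d\nu_n(\varphi)+\int_{\pi_n\in\Omega}\langle g(x,w)\rangle\,d\nu_n(\varphi)\\&+\int_{\pi_n\in\Omega}\Big\langle\frac{g(x,w)}{w-1}\Big\rangle\,d\nu_n(\chi\varphi).\end{aligned}\tag{4}$$
Each term is the integral of $g$ against the push-forward of a finite measure under a continuous map into $X_{n+1}$ (in the last two terms, of a measure on $\{\pi_n\in\Omega\}\times[0,1]$ under $(x,t)\mapsto(x,Re^{2\varpi it})$). So $\nu_{n+1}(\varphi)$ is a finite measure, linear in $\varphi$. It depends only on $N$ and $R_1,\dots,R_{n+1}$, the pairs and the $\chi_j$ being fixed.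

**Step 2: locality.** We need to know that cutting $\varphi$ off cuts the measure off. Claim: if $\varphi=\psi$ on an open set $O$, then $\nu_n(\varphi)=\nu_n(\psi)$ on Borel subsets of $\pi_n^{-1}(O)$. For $n=0$ this is (L). Assume it for $n$ and let $g$ be a bounded Borel function on $X_{n+1}$ vanishing off $\pi_{n+1}^{-1}(O)$. The integrands in (4), as functions of $x$, vanish off $\pi_n^{-1}(O)$. Since $\varphi=\psi$ and $\chi\varphi=\chi\psi$ on $O$, the right side of (4) is the same for $\varphi$ and $\psi$. This proves the claim. In particular $\nu_n(\varphi)$ is carried by $\pi_n^{-1}(K\cap\operatorname{supp}\varphi)$. Applying the claim with $O=Q$, where $\chi=1$, and with $O=P$, where $\chi=0$, we get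
$$\begin{aligned}&\nu_n(\chi\varphi)=\nu_n(\varphi)\ \text{over }Q,&&\nu_n(\chi\varphi)=0\ \text{over }P,\\&\nu_n((1-\chi)\varphi)=0\ \text{over }Q,&&\nu_n((1-\chi)\varphi)=\nu_n(\varphi)\ \text{over }P.\end{aligned}\tag{5}$$

**Step 3: norms.** This step controls the price of one correction. The space $X_n$ is the disjoint union of its parts over $P$, $Q$, $\Omega$, so the first three terms of (4) contribute at most $\|\nu_n(\varphi)\|$ to the total variation. Since $|w-1|\ge R-1$ on $|w|=R$,
$$\|\nu_{n+1}(\varphi)\|\le\|\nu_n(\varphi)\|+\frac{\|\nu_n(\chi_{n+1}\varphi)\|}{R_{n+1}-1}.\tag{6}$$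

**Step 4: means and push-forwards.** We check that the lift stays above $N$. On $|w|=R>1$ we have $\frac1{w-1}=\sum_{i\ge1}w^{-i}$ uniformly, hence
$$\Big\langle\frac1{w-1}\Big\rangle=0,\qquad \Big\langle\frac{w^k}{w-1}\Big\rangle=1\quad(k\ge1).\tag{7}$$
Let $f\in C(K)$ and put $g=f\circ\pi_{n+1}$ in (4). The first three terms add up to $\int f\circ\pi_n\,d\nu_n(\varphi)$ and the fourth is $0$ by the first relation in (7). By induction,
$$\int f\circ\pi_n\,d\nu_n(\varphi)=\int f\,dN(\varphi)\quad\text{for all }n.\tag{8}$$

**Step 5: annihilation of $A^{(n)}$.** This is the heart of the proof. First we list a spanning set. $A^{(n)}$ is spanned by products of generators. In such a product collect the factors with the same index $j$. A product of $k\ge1$ generators $w_jr_1,\dots,w_jr_k$ is $w_j^kr$, where $r=r_1\cdots r_k$ has poles in $P_j\cup(\mathbb C\setminus K)$, understood as $0$ over $P_j$; similarly for the $(1-w_j)s_i$. So $A^{(n)}$ is spanned by the functions $r_0(z)\,m$, with $r_0$ rational with poles off $K$ and $m=\prod_{j\le n}a_j$, where each $a_j$ is one of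
$$1,\qquad w_j^kr,\qquad(1-w_j)^ls,\qquad w_j^k(1-w_j)^lrs\qquad(k,l\ge1),$$
$r$ having poles in $P_j\cup(\mathbb C\setminus K)$ and $s$ having poles in $Q_j\cup(\mathbb C\setminus K)$. These are understood as $0$ over $P_j$ if $w_j$ occurs, and as $0$ over $Q_j$ if $1-w_j$ occurs. We call such $m$ monomials of $A^{(n)}$; they are continuous on $X_n$, and for $n=0$ the only monomial is $1$. We claim, for every $n$:
$$\begin{gathered}\text{if }\varphi\in C^\infty(\mathbb C),\ h\text{ is holomorphic near }K\cap\operatorname{supp}\varphi,\text{ and }m\text{ is a monomial of }A^{(n)},\\\text{then }\int(h\circ\pi_n)\,m\,d\nu_n(\varphi)=0.\end{gathered}\tag{9$_n$}$$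
Here $h$ is regarded as a bounded Borel function on $K$ by setting it equal to $0$ off the compact set $K\cap\operatorname{supp}\varphi$. This is harmless, since $\nu_n(\varphi)$ is carried by $\pi_n^{-1}(K\cap\operatorname{supp}\varphi)$. The same convention is used for $hr$ and $hs$ below. Below we write $h$ for $h\circ\pi_n$, and $\int_P,\int_Q,\int_\Omega$ for integrals over the parts of $X_n$ over $P,Q,\Omega$.

Statement (9$_0$) is (H). Assume (9$_n$), and let $m=m'a$ with $m'$ a monomial of $A^{(n)}$ and $a=a_{n+1}$. Write $w=w_{n+1}$. Note that $r$ is bounded on $K\cap(Q\cup\Omega)=K\setminus P$, a compact set without poles of $r$, and likewise $s$ on $K\setminus Q=K\cap(P\cup\Omega)$. Also $\operatorname{supp}(\chi\varphi)$ and $\operatorname{supp}((1-\chi)\varphi)$ are contained in $\operatorname{supp}\varphi$. We insert $(h\circ\pi_{n+1})\,m'a$ in (4); there are four cases.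

*Case $a=1$.* By (7) the fourth term is $0$, and the integral is $\int h\,m'\,d\nu_n(\varphi)=0$ by (9$_n$).

*Case $a=w^kr$, $k\ge1$.* Over $P$ the contribution is $0$. Over $Q$, where $w=1$, it is $\int_Qh\,r\,m'\,d\nu_n(\varphi)$, which by (5) equals $\int_Qh\,r\,m'\,d\nu_n(\chi\varphi)$. The third term is $0$ since $\langle w^k\rangle=0$. By (7) the fourth is $\int_\Omega h\,r\,m'\,d\nu_n(\chi\varphi)$. As $\nu_n(\chi\varphi)=0$ over $P$, the sum is
$$\int(hr)\,m'\,d\nu_n(\chi\varphi).$$
Since $\chi=0$ near $\overline P$, we have $\operatorname{supp}\chi\cap\overline P=\emptyset$; the poles of $r$ lie in $P$ or off $K$; so $hr$ is holomorphic near $K\cap\operatorname{supp}(\chi\varphi)$. The integral is $0$ by (9$_n$), applied to $\chi\varphi$ and $hr$.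

*Case $a=(1-w)^ls$, $l\ge1$.* Over $Q$ the contribution is $0$. Over $P$, where $w=0$, it is $\int_Ph\,s\,m'\,d\nu_n(\varphi)$. The third term is $\int_\Omega h\,s\,m'\,d\nu_n(\varphi)$, since $\langle(1-w)^l\rangle=1$. The fourth is $-\int_\Omega h\,s\,m'\,d\nu_n(\chi\varphi)$, since $\langle\frac{(1-w)^l}{w-1}\rangle=-\langle(1-w)^{l-1}\rangle=-1$. By linearity the last two add up to $\int_\Omega h\,s\,m'\,d\nu_n((1-\chi)\varphi)$. By (5), $\nu_n((1-\chi)\varphi)$ equals $\nu_n(\varphi)$ over $P$ and $0$ over $Q$. So the sum is
$$\int(hs)\,m'\,d\nu_n((1-\chi)\varphi).$$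
Since $1-\chi=0$ near $\overline Q$ and the poles of $s$ lie in $Q$ or off $K$, $hs$ is holomorphic near $K\cap\operatorname{supp}((1-\chi)\varphi)$, and the integral is $0$ by (9$_n$).

*Case $a=w^k(1-w)^lrs$, $k,l\ge1$.* There is no contribution over $P\cup Q$. Over $\Omega$, $\langle w^k(1-w)^l\rangle=0$ and $\langle w^k\frac{(1-w)^l}{w-1}\rangle=-\langle w^k(1-w)^{l-1}\rangle=0$, because the mean of a polynomial is its value at $0$ and $k\ge1$. The integral is $0$.

This proves (9$_{n+1}$). Taking $\varphi=1$ and $h=r_0$ in (9$_n$) and using the spanning set, we get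
$$\int g\,d\nu_n(1)=0\qquad\text{for all }g\in A^{(n)}.\tag{10}$$

**Step 6: choose the radii.** We now make the norms bounded for all families at once. Let $\nu_n^i$ be the measures obtained from $N_i$. They depend only on $R_1,\dots,R_n$. So, when $R_1,\dots,R_n$ have been chosen, the finitely many numbers $\|\nu_n^i(\chi_{n+1})\|$, $i\le n+1$, are known, and we can choose $R_{n+1}\ge2$ so large that
$$\|\nu_n^i(\chi_{n+1})\|\le2^{-n-1}(R_{n+1}-1)\qquad\text{for }i\le n+1 .$$
By (6) with $\varphi=1$, $\|\nu^i_{n+1}(1)\|\le\|\nu^i_n(1)\|+2^{-n-1}$ for $n\ge i-1$. Hence $C_i:=\sup_n\|\nu_n^i(1)\|<\infty$ for each $i$.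

**Step 7: conclude.** Let $f\in C(K)$, $f\circ\pi\in\mathcal A$ and $\varepsilon>0$. Choose $n$ and $g\in A^{(n)}$ with $\|f\circ\pi-g\|_X<\varepsilon$. Since $X\to X_n$ is onto, $|f\circ\pi_n-g|<\varepsilon$ on $X_n$. By (8) and (10),
$$\Big|\int f\,dN_i(1)\Big|=\Big|\int f\circ\pi_n\,d\nu_n^i(1)\Big|=\Big|\int(f\circ\pi_n-g)\,d\nu^i_n(1)\Big|\le C_i\varepsilon .$$
Let $\varepsilon\to0$. $\square$

## Cauchy transforms supply the families: proof of Theorem B(1)

**Step 1: each annihilating measure starts an admissible family.** Let $\mu\in M(K)$, $\mu\perp R(K)$. Its Cauchy transform $\hat\mu(z)=\int\frac{d\mu(\zeta)}{\zeta-z}$ is defined almost everywhere and is in $L^1_{loc}(\mathbb C)$, and $\bar\partial\hat\mu=-\varpi\mu$ as distributions. Moreover $\hat\mu=0$ off $K$, because $\zeta\mapsto(\zeta-z)^{-1}$ is in $R(K)$ for $z\notin K$. Put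
$$N_\mu(\varphi)=-\tfrac1{\varpi}\,\bar\partial(\varphi\hat\mu)=\varphi\mu-\tfrac1{\varpi}\,\hat\mu\,\bar\partial\varphi\,dA .\tag{11}$$
By the second expression this is a finite measure carried by $K\cap\operatorname{supp}\varphi$ and linear in $\varphi$, and (L) holds, since both terms on an open set $O$ depend only on $\varphi|_O$. (For $\mu=dz$ on $|z-c|=\rho$ with $\overline D(c,\rho)\subset K$, $\hat\mu$ is $2\varpi i$ inside the circle and $0$ outside, so (11) is the family of Example 3.)

For (H), let $h$ be holomorphic on an open $W\supset K\cap\operatorname{supp}\varphi$, and let $\eta\in C_c^\infty(W)$ equal $1$ near the compact set $K\cap\operatorname{supp}\varphi$. Then $\eta h\in C_c^\infty(\mathbb C)$ is a test function, and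
$$\int h\,dN_\mu(\varphi)=\int \eta h\,dN_\mu(\varphi)=\frac1{\varpi}\int\varphi\hat\mu\,\bar\partial(\eta h)\,dA=0,$$
because $\varphi\hat\mu=0$ almost everywhere off $K\cap\operatorname{supp}\varphi$, and $\bar\partial(\eta h)=\bar\partial h=0$ near that set. So $N_\mu$ is admissible, and $N_\mu(1)=\mu$.

**Step 2: countably many measures detect $R(K)$.** Proposition 5 handles only countably many families. Since $C(K)$ is separable, the closed balls of $R(K)^\perp\subset M(K)=C(K)^*$ are weak-$*$ compact and metrizable, hence weak-$*$ separable. So $R(K)^\perp$ has a countable weak-$*$ dense subset $\{\mu_i\}$.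

**Step 3: assemble.** Apply Proposition 5 to $N_i=N_{\mu_i}$ and call the resulting algebra $\mathcal A_K$. If $f\in C(K)$ and $f\circ\pi\in\mathcal A_K$, then $\int f\,d\mu_i=0$ for all $i$. Hence $\int f\,d\mu=0$ for all $\mu\in R(K)^\perp$, and $f\in R(K)$ by Hahn–Banach. The converse holds by construction. So, for $f\in C(K)$,
$$f\circ\pi\in\mathcal A_K\iff f\in R(K).\tag{12}$$
With (3), $\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)=\{f\circ\pi:f\in R(K)\}$. As $\pi$ is onto, $f\mapsto f\circ\pi$ is isometric, so this algebra is isometrically isomorphic to $R(K)$; in particular one is regular if and only if the other is. That $\pi\in\mathcal A_K$, $\sigma(\pi)=K$ and $X$ is compact metrizable was seen in the construction. This proves Theorem B(1). $\square$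

**Remark (circles suffice for the disc).** For $K=\overline{\mathbb D}$ one can use the families of Example 3 with rational $c$, $\rho$ and $\overline D(c,\rho)\subset\overline{\mathbb D}$. Proposition 5 then gives $\int_{|z-c|=\rho}f\,dz=0$ for these circles whenever $f\circ\pi\in\mathcal A$, and by continuity for all circles bounding closed discs in $\mathbb D$. A smooth mollification $f_\varepsilon$ of $f$ has the same property in $D(0,1-\varepsilon)$ by Fubini, so by Green $\int_{D(c,\rho)}\bar\partial f_\varepsilon\,dA=0$ for all small discs there, hence $\bar\partial f_\varepsilon=0$. As $f_\varepsilon\to f$ locally uniformly, $f$ is holomorphic in $\mathbb D$, that is, $f\in A(\overline{\mathbb D})$.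

## The Apostol algebra over the closed disc is not regular: proof of Theorem A

Let $K=\overline{\mathbb D}$ and $\mathcal A=\mathcal A_K$. By Theorem B(1), $\mathcal B:=\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{f\circ\pi:f\in A(\overline{\mathbb D})\}$, since $R(\overline{\mathbb D})=A(\overline{\mathbb D})$. We show directly that $\mathcal B$ is not regular. For $\lambda\in\overline{\mathbb D}$ let $e_\lambda(f\circ\pi)=f(\lambda)$, a character of $\mathcal B$. The map $\lambda\mapsto e_\lambda$ is continuous into the Hausdorff space $\Delta(\mathcal B)$, and injective because $\pi\in\mathcal B$. So $F=\{e_\lambda:|\lambda|\le\frac12\}$ is compact, hence closed, and $e_1\notin F$. If $b=f\circ\pi\in\mathcal B$ is annihilated by all elements of $F$, then $f=0$ on $|\lambda|\le\frac12$, so $f\equiv0$ and $e_1(b)=0$. Hence no $b\in\mathcal B$ separates $e_1$ from $F$. $\square$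

The separating functions have not disappeared: $1-w_j$ and $w_j$ are in $\mathcal A$ and do what $y$ and $z$ did in the splitting $1=y+z$. But $w_j$ is not constant on the coordinate discs over $\Omega_j$, so by Lemma 1 it is not in $\mathcal B$ when $\Omega_j\ne\emptyset$.

## Regular subalgebras of $\mathcal A_K$: proof of Theorem B(2) and (4)

**Proof of B(2).** Let $C\subset\mathcal A_K$ be a regular subalgebra, not assumed closed or unital, and let $c\in C$. By Lemma 1(2), $c\circ d$ is constant for every coordinate disc $d$. By (2), $c=f\circ\pi$ with $f\in C(K)$, and by (12), $f\in R(K)$. By Theorem B(1), $c\in\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$.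

Now let $K=\overline{\mathbb D}$. Then $C\subset\{f\circ\pi:f\in A(\overline{\mathbb D})\}$. Since $\pi$ is onto, $f\mapsto f\circ\pi$ is injective, so $C'=\{f\in A(\overline{\mathbb D}):f\circ\pi\in C\}$ is isomorphic to $C$ and is a regular subalgebra of $A(\overline{\mathbb D})$. Lemma 1(2), applied to the uniform algebra $A(\overline{\mathbb D})$ on $\overline{\mathbb D}$ with $d$ the inclusion of $\mathbb D$, shows that every $f\in C'$ is constant on $\mathbb D$, hence on $\overline{\mathbb D}$. So $C\subset\mathbb C1$. $\square$

**Proof of B(4).** We first identify the characters of $R(K)$: $\Delta(R(K))=\{e_\lambda:\lambda\in K\}$, where $e_\lambda(f)=f(\lambda)$. Let $\varphi\in\Delta(R(K))$ and $\lambda=\varphi(z)$. Then $\lambda\in K$, since otherwise $z-\lambda$ would be invertible in $R(K)$ while $\varphi(z-\lambda)=0$. So $\varphi(r)=r(\lambda)$ for rational $r$ with poles off $K$, and $\varphi=e_\lambda$ by continuity of characters. The bijection $\lambda\mapsto e_\lambda$ is continuous from a compact to a Hausdorff space, hence a homeomorphism.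

*(i)$\Rightarrow$(ii).* Let $a\in\mathrm{Dec}_{\mathcal A}(\mathcal A)$ with $\sigma(a)=K$. The map $f\mapsto f(a)$ is an isometric homomorphism of $R(K)$ into $\mathcal A$, so $\{f(a):f\in R(K)\}$ is a closed subalgebra isomorphic to the regular algebra $R(K)$; it contains $1$ and $a$.

*(ii)$\Rightarrow$(i).* By Theorem B(1), $\pi\in\mathrm{Dec}_{\mathcal A_K}(\mathcal A_K)$ and $\sigma(\pi)=K$. By (ii) there is a closed regular subalgebra $C$ of $\mathcal A_K$ with $1,\pi\in C$. By B(2) and B(1), $C\subset\{f\circ\pi:f\in R(K)\}$. As $1,\pi\in C$, the map $\lambda\mapsto e_\lambda$, $e_\lambda(f\circ\pi)=f(\lambda)$, is a continuous injection $K\to\Delta(C)$: $1\in C$ makes each $e_\lambda$ nonzero, and $\pi\in C$ makes them distinct. Let $F\subset K$ be closed and $z_0\in K\setminus F$. Then $\{e_\lambda:\lambda\in F\}$ is compact, hence closed in $\Delta(C)$, and does not contain $e_{z_0}$. So there is $f\circ\pi\in C$, with $f\in R(K)$, such that $f=0$ on $F$ and $f(z_0)\ne0$. Since $\Delta(R(K))$ is $K$, as a topological space, this says that $R(K)$ is regular. $\square$
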